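# One Brownian path and every $\kappa$ at once: conformal removability of SLE curves

## 1. Removable compacta, Loewner chains and their traces

Throughout, *conformal* means holomorphic and injective, and $\mathbb H=\{z:\operatorname{Im}z>0\}$.

**Definition 1.1 (removability).** A compact set $K\subset\mathbb C$ is *conformally removable* if every homeomorphism of $\mathbb C$ that is conformal on $\mathbb C\setminus K$ is conformal on all of $\mathbb C$. A continuous curve $\gamma:[0,\infty)\to\overline{\mathbb H}$ is conformally removable if $\gamma([0,T])$ is conformally removable for every $T>0$.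

*Examples.* The segment $[0,1]$ is removable. If $f$ is a homeomorphism of $\mathbb C$ that is conformal off $[0,1]$, then $f$ is continuous on $\mathbb C$ and holomorphic off $\mathbb R$. The integral of $f$ over the boundary of a rectangle is the sum of the integrals over its parts above and below $\mathbb R$. Each of these is a limit of integrals over rectangles that avoid $\mathbb R$, hence $0$, so Morera's theorem makes $f$ entire. The closed unit disc is not removable: the map equal to the identity for $|z|\ge1$ and to $re^{i\theta}\mapsto re^{i(\theta+1-r)}$ for $r\le1$ is a homeomorphism that is conformal off the disc and not inside it.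

Two remarks will be used. A compact subset $K'$ of a removable compact set $K$ is removable, because a homeomorphism conformal off $K'$ is conformal off $K$. Scalings $K\mapsto cK$ preserve removability.

**Definition 1.2 (Loewner chain).** Let $U:[0,\infty)\to\mathbb R$ be continuous with $U(0)=0$. The Loewner chain driven by $U$ is the family $g_t$ solving
$$\partial_tg_t(z)=\frac{2}{g_t(z)-U(t)},\qquad g_0(z)=z,\qquad z\in\mathbb H,$$
as long as the solution exists. Let $H_t$ be the set of $z\in\mathbb H$ whose solution exists beyond time $t$. It is a textbook fact that $g_t$ is a conformal map of $H_t$ onto $\mathbb H$ with $g_t(z)=z+O(1/z)$ at $\infty$.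

**Definition 1.3 (trace).** The chain is *generated by* a continuous curve $\gamma:[0,\infty)\to\overline{\mathbb H}$ if for every $t$ the map $g_t$ is the conformal map of the unbounded component of $\mathbb H\setminus\gamma([0,t])$ onto $\mathbb H$ with $g_t(z)=z+O(1/z)$. So $H_t$ is that component; in particular $\gamma([0,t])\cap H_t=\emptyset$ and $\partial H_t\cap\mathbb H\subset\gamma([0,t])$.

*Example.* For $U\equiv0$ the solution is $g_t(z)=\sqrt{z^2+4t}$. The point $iy$ dies at time $y^2/4$, all points off the imaginary axis live forever, $H_t=\mathbb H\setminus[0,2i\sqrt t]$, and $\gamma(t)=2i\sqrt t$ generates the chain. It is removable, since each $\gamma([0,T])$ is a segment.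

**Definition 1.4 (SLE).** For $\kappa\in(0,8)$ and $U=\sqrt\kappa\,W$ with $W$ a standard Brownian motion, $W(0)=0$, the chain is chordal SLE$_\kappa$ in $\mathbb H$ from $0$ to $\infty$. For each fixed $\kappa$, almost surely it is generated by a continuous curve. Let $I$ be the set of $\kappa\in(0,8)$ for which this curve is almost surely conformally removable.

*Example.* $(0,4)\subset I$: for $\kappa\in(0,4)$ the curve is almost surely removable, by the Jones–Smirnov criterion, which we shall meet in Section 6.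

Two textbook tools. First, *conformal radius*: if $F$ maps a simply connected $D\ne\mathbb C$ conformally onto $\mathbb H$, the conformal radius of $D$ at $z$ is $2\operatorname{Im}F(z)/|F'(z)|$, and by Koebe it lies between $d$ and $4d$, where $d=\operatorname{dist}(z,\partial D)$. For $D=\mathbb H$ it is $2\operatorname{Im}z$, while $d=\operatorname{Im}z$. Second, *harmonic measure*: Brownian motion from $x+iy$ leaves $\mathbb H$ in $[c,d]$ with probability $\frac1\pi\big(\arctan\frac{d-x}y-\arctan\frac{c-x}y\big)$. Its density at $\xi\in\mathbb R$ is $\frac{y}{\pi|x+iy-\xi|^2}$.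

## 2. Can one null set serve all $\kappa\in I$?

For each fixed $\kappa\in I$ there is a null set of Brownian paths outside which the curve exists and is removable. The null set depends on $\kappa$, and $I$ is uncountable. Drive all chains by the same path $W$. The question (Question 1 at https://epfl.ch/labs/stoan/open-questions; there the driving term is written $\kappa W(t)$, and we read it in the standard normalization $\sqrt\kappa\,W(t)$, so that the curve is SLE$_\kappa$) is whether the following is true.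

**Conjecture.** There is a set of Brownian paths $W$ of full probability such that, for every $W$ in this set and every $\kappa\in I$, the Loewner chain driven by $\sqrt\kappa W$ is generated by a continuous curve, and this curve is conformally removable.

The conjecture is false. It fails already at the word "generated".

**Theorem 1.** Almost surely, every nonempty open interval $J\subset(4,8)$ contains uncountably many $\kappa$ for which the Loewner chain driven by $\sqrt\kappa W$ is not generated by a continuous curve.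

**Corollary (disproof).** For a.e. $W$ there is $\kappa\in I$ such that the chain driven by $\sqrt\kappa W$ is not generated by a continuous curve. Hence no full-probability set as in the conjecture exists.

**Theorem 2.** Almost surely, for every $\kappa\in(0,4)$ simultaneously, the chain driven by $\sqrt\kappa W$ is generated by a continuous curve, this curve is conformally removable, and $g_t^{-1}$ is locally Hölder continuous on $\overline{\mathbb H}$ for every $t$. Consequently the conjecture holds with $I$ replaced by $I\cap(0,4]$.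

**Proof of the Corollary from Theorem 1.** All we need about $I$ is that it contains a nonempty open subinterval of $(4,8)$. Kavvadias–Miller (arXiv:2302.10857) prove that for $\kappa\in(4,8)$ the range of SLE$_\kappa$ is a.s. conformally removable whenever the adjacency graph of its complementary components is a.s. connected. Gwynne–Pfeffer (Ann. Probab. 48 (2020)) prove this connectivity for $\kappa\in(4,\kappa_0]$, $\kappa_0\approx5.6158$.

We pass from the range $R$ to $\gamma([0,T])$. Let $f$ be a homeomorphism of $\mathbb C$ that is conformal off $\gamma([0,T])$, hence off $R$. If removability of $R$ is understood in $\mathbb C$, then $f$ is conformal. If it is understood for homeomorphisms of $\mathbb H$ onto a domain, apply it to $f|_{\mathbb H}$. If it is understood for homeomorphisms of $\mathbb H$ onto $\mathbb H$, first compose $f|_{\mathbb H}$ with a Riemann map of the simply connected domain $f(\mathbb H)\ne\mathbb C$ onto $\mathbb H$. In the last two cases $f$ is conformal on $\mathbb H$,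 hence on $\mathbb C\setminus\mathbb R$, and by Morera, as in the example after Definition 1.1, on $\mathbb C$.

So $(4,\kappa_0)\subset I$. Theorem 1 with $J=(4,\kappa_0)$ gives the Corollary. $\square$

The same argument shows that the simultaneous statement fails for every set of parameters in $(0,8)$ that contains a nonempty open subinterval of $(4,8)$. Theorem 1 itself uses nothing about $I$.

## 3. The flow in rescaled coordinates

**Parameters.** Put $B=-W$, $a=2/\kappa$, $\mu_a=2a-\frac12$. Thus $\kappa<4$ means $a>\frac12$, and $\kappa\in(4,8)$ means $a\in(\frac14,\frac12)$. For $z\in\overline{\mathbb H}\setminus\{0\}$ let $Y^a_t(z)$ solve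
$$dY=\frac aY\,dt+dB,\qquad Y_0=z,\qquad t<T^a(z),\tag{3.1}$$
with $T^a(z)$ the maximal lifetime. Dividing the Loewner equation by $\sqrt\kappa$ gives $g_t(\sqrt\kappa z)-\sqrt\kappa W_t=\sqrt\kappa\,Y^a_t(z)$. The gain is that the noise no longer depends on the parameter.

The difference $V=Y-B$ solves the ODE $V'=a/(V+B)$, whose right side is locally Lipschitz in $(a,V)$ off $V=-B$. Hence $\{(a,z):T^a(z)>t\}$ is open. On it $Y^a_t(z)$ and the quantities below depend continuously on $(a,z)$, uniformly on time intervals inside the lifetime. If $T^a(z)<\infty$, then $\liminf_{t\uparrow T^a(z)}|Y_t|=0$, since otherwise $V'$ is bounded, $Y$ has a nonzero limit, and the solution continues.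

**One interior point.** For $z\in\mathbb H$ write $Y=x+i\eta$, $u=x/\eta=\sinh q$, $D=\partial_zY$, $\Upsilon=\eta/|D|$, and introduce the clock $\sigma_t=\int_0^t|Y_s|^{-2}ds$. From (3.1), $d\log\eta=-a|Y|^{-2}dt$ and $d\log|D|=-a\operatorname{Re}(Y^{-2})dt$. Since $|Y|^{-2}-\operatorname{Re}(Y^{-2})=2\eta^2|Y|^{-4}$, we get
$$\eta_t=\eta_0e^{-a\sigma_t},\qquad\Upsilon_t=\Upsilon_0e^{-\Lambda_t},\qquad\Lambda_t=\int_0^t\frac{2a\eta^2}{|Y|^4}ds=\int\frac{2a}{\cosh^2q}\,d\sigma,\qquad|Y|=\eta\cosh q.\tag{3.2}$$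
The map $Y^a_t$ sends $\{T^a>t\}$ conformally onto $\mathbb H$, so $2\Upsilon_t$ is the conformal radius of $\{T^a>t\}$ at $z$, and
$$\Upsilon_t/2\le\operatorname{dist}(z,\partial\{T^a>t\})\le2\Upsilon_t.\tag{3.3}$$
*Example.* Take $B\equiv0$, $z=i$. Then $Y_t=i\sqrt{1-2at}$, $q=0$, $\Lambda=2a\sigma$ and $\Upsilon_t=e^{-2a\sigma_t}=1-2at$. With $s=\sqrt{2at}$ the domain is $\mathbb H\setminus[0,is]$, the distance from $i$ is $1-s$, and $\Upsilon_t=(1-s)(1+s)$, in agreement with (3.3).

For fixed $a$ (also after a stopping time), $dx=ax|Y|^{-2}dt+dB$ gives $du=2au\,d\sigma+dB/\eta$, and the quadratic variation of the last term is $dt/\eta^2=(1+u^2)d\sigma$. Itô's formula for $q=\operatorname{asinh}u$ yields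
$$dq=\mu_a\tanh q\,d\sigma+d\beta,\qquad\beta\text{ Brownian in the clock }\sigma,\qquad dt=|Y|^2d\sigma.\tag{3.4}$$
The clock runs through all of $[0,\infty)$. Indeed, if $\sigma(T^a-)<\infty$, then $\beta,q,\eta$ converge and $\lim\eta>0$. So $|Y|$ stays in a compact subset of $(0,\infty)$, $T^a=\int|Y|^2d\sigma<\infty$, and the solution could be continued, a contradiction.

**Real points.** For $X_0>0$ let $dX=\frac aXdt+dB$ up to the hitting time $\zeta$ of $0$. In the clock $\sigma=\int X^{-2}dt$, which runs through $[0,\infty)$ for the same reason,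
$$\log X=\log X_0+(a-\tfrac12)\sigma+\beta.\tag{3.5}$$
$X$ is increasing in $a$ and in $X_0$. Quantitatively, let $a\le a'$ and $X_\theta\le X'_\theta$ (parameters $a,a'$). Then $\frac d{dt}(X'-X)=\frac{a'}{X'}-\frac aX\ge-\frac{a(X'-X)}{XX'}$, so $X'\ge X$ persists, the right side is at least $-a(X'-X)/X^2$, and
$$X'_t-X_t\ge(X'_\theta-X_\theta)\exp\Big(-a\int_\theta^tX_s^{-2}ds\Big).\tag{3.6}$$
For $a<\frac12$, (3.5) shows that $X^{1-2a}$ is a local martingale, because $(1-2a)(a-\frac12)+\frac12(1-2a)^2=0$. As $\log X\to-\infty$, $X$ started at $x\le l$ hits $l$ before $0$ with probability $(x/l)^{1-2a}$. Finally we recall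
$$P\big(\sup_\sigma(\beta_\sigma-m\sigma)\ge l\big)=e^{-2ml},\qquad m,l>0.\tag{3.7}$$

## 4. Countably many $\kappa$, real points, and one interior point

Countable subsets of $I$ cost nothing: a countable union of null sets is null. Uncountably many parameters are harmless too, if monotonicity is available. Here is a case by hand.

**Lemma 4.1.** Almost surely, for all $a\ge\frac12$, all $t\ge0$ and all real $x\ne0$, the real flow with parameter $a$ started at time $t$ from $x$ never hits $0$.

*Proof.* By reflection let $x>0$. For $a=\frac12$ and fixed rational $t,x$ the flow is a two-dimensional Bessel process, which never hits $0$; so a.s. this holds for all rational pairs. For real $t,x$ the flow is positive at a rational time $t'$ shortly after $t$. It dominates afterwards the flow started at time $t'$ from a smaller positive rational point. Monotonicity in $a$ gives all $a\ge\frac12$. $\square$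

Now take one interior point and one parameter.

**Lemma 4.2.** Fix $a\in(\frac14,\frac12)$ and $z\in\mathbb H$. Almost surely $u\to+\infty$ or $u\to-\infty$ at $T^a(z)$, $\Lambda_\infty:=\Lambda_{T^a(z)-}<\infty$ and $T^a(z)<\infty$.

*Proof.* As $\mu_a>0$, the scale density $\cosh^{-2\mu_a}q$ of (3.4) is integrable at $\pm\infty$, so a.s. $q\to+\infty$ or $q\to-\infty$. Then $\tanh q\to\pm1$ and $\beta_\sigma/\sigma\to0$, hence $|q|/\sigma\to\mu_a$, so $\Lambda_\infty=\int2a\cosh^{-2}q\,d\sigma<\infty$. Also $\log|Y|=\log\eta_0-a\sigma+\log\cosh q\sim(\mu_a-a)\sigma=(a-\frac12)\sigma\to-\infty$, so $T^a(z)=\int|Y|^2d\sigma<\infty$. $\square$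

So for a typical parameter above $4$ a point is swallowed *from one side*: $u\to\pm\infty$, and the curve keeps a positive distance from the point. Keep this picture; the exceptional parameters of Theorem 1 will violate it.

## 5. A grid of parameters below $\kappa=4$

Interior points are not monotone in $a$. The sensible approach is a union bound: prove a strong estimate on a fine grid of parameters, then compare neighboring flows. For $\kappa<4$ it works. The estimate bounds $\operatorname{Im}Y$ from below by a power of $\Upsilon$, which is a derivative estimate for the inverse map. Fix $[a_-,a_+]\subset(\frac12,\infty)$ and $T,R_0\in\mathbb N$; $C$ denotes constants that depend only on these and may change.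

**Proposition 5.1.** There is a deterministic $A>1$ such that a.s. for all large $m\in\mathbb N$: for all $a'\in[a_-,a_+]$, all $t\in[0,T]$ and all $z\in\mathbb H$, $|z|\le R_0$, with $T^{a'}(z)>t$ and $\Upsilon^{a'}_t(z)\ge e^{-m}$, one has $\operatorname{Im}Y^{a'}_t(z)\ge e^{-Am}$.

**Step 1: reduction to a grid of points.** We replace $z$ by one of finitely many points. Let $\rho=\operatorname{dist}(z,\partial\{T^{a'}>t\})\ge e^{-m}/2$; note $\operatorname{Im}z\ge\rho$. Take a grid $Z_m\subset\{|\mathrm{Re}|\le R_0+1,\ e^{-m}/4\le\mathrm{Im}\le R_0+1\}$ with $|Z_m|\le Ce^{2m}$ such that some $z'\in Z_m$ has $|z-z'|\le e^{-m}/8\le\rho/4$. Then $T^{a'}(z')>t$. By (3.3), $2\Upsilon^{a'}_t(z')\ge\frac34\rho$, so $\Upsilon^{a'}_t(z')\ge\frac3{16}e^{-m}\ge e^{-m-2}$. Harnack's inequality for the positive harmonic function $\operatorname{Im}Y^{a'}_t$ on the disc of radius $\rho$ about $z$ gives $\operatorname{Im}Y_t(z)\ge\frac35\operatorname{Im}Y_t(z')$. So it suffices to treat $z\in Z_m$ with $\Upsilon^{a'}_t(z)\ge e^{-m-2}$.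

**Step 2: the grid of parameters and the good event.** Let
$$\chi=4a_--1>1,\qquad p=\frac{4+4\chi}{\chi-1},\qquad\text{so that }p>4\text{ and }\chi(p-4)=p+4.\tag{5.1}$$
Let $A_m\subset[a_-,a_+]$ be a grid with $|A_m|\le Ce^{pm}$ such that every $a'\in[a_-,a_+]$ has a point of $A_m$ within $e^{-pm}$. For $z\in Z_m$, $a\in A_m$, $Y=Y^a(z)$, let $\mathcal E(z,a)$ be the event that $T^a(z)>T$ and

1. $\sigma_T<S:=b_2m$ (with $b_2$ a constant chosen in Step 3);
2. $\cosh q_s\le e^{(p-4)m}\cosh q_{s'}$ for all $0\le s\le s'\le\sigma_T$ (in the $\sigma$-clock).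

**Step 3: survival and property 1.** We show that $|Y|$ grows exponentially in the clock. Let $\mu=\mu_a=2a-\frac12>\frac12$ and $\nu=\frac12(a+\mu)<\mu$. As $\mu-a=a-\frac12$, $\nu-a=\frac12(a-\frac12)\ge2\lambda$ with $\lambda=\frac14(a_--\frac12)>0$. Let
$$h(q)=2\nu\cosh^{-2\mu}(q)\int_0^q\cosh^{2\mu}y\,dy,\qquad g(q)=\int_0^qh.$$
Then $h$ is odd, $\frac12h'+\mu\tanh(q)h=\nu$, and $g\ge0$. For $0\le y\le q$, $\frac{\cosh y}{\cosh q}\le e^{-(q-y)}(1+e^{-2y})$. Also $(1+r)^{2\mu}\le1+Cr$ on $[0,1]$, and $2\mu>1$. So for $q\ge0$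
$$0\le h(q)\le2\nu\int_0^qe^{-2\mu(q-y)}(1+Ce^{-2y})\,dy\le\frac\nu\mu+C(1+q)e^{-q},$$
because $2\mu(q-y)+2y\ge\min(2\mu,2)q\ge q$. Since $\nu/\mu<1$, this gives $|h|\le C$ and $0\le g(q)\le|q|+C$. By Itô, $g(q_\sigma)=g(q_0)+\nu\sigma+N_\sigma$ with $N=\int h\,d\beta$, $\langle N\rangle_\sigma\le C\sigma$. Hence $|q_\sigma|\ge\nu\sigma+N_\sigma-C$. From $\log|Y|\ge\log\eta_0-a\sigma+|q|-\log2$,
$$\log|Y|\ge\log\eta_0+2\lambda\sigma+N_\sigma-C.$$
Since $N_\sigma/\sigma\to0$ a.s., $T^a(z)=\int_0^\infty|Y|^2d\sigma=\infty$ a.s. By the exponential martingale inequality, $\sup_{\sigma\le S}|N_\sigma|\le\lambda(S-1)$ except with probability at most $2e^{-\lambda^2(S-1)^2/(CS)}$. Off the exceptional event, since $\log\eta_0\ge-m-2$, for $\sigma\in[S-1,S]$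
$$\log|Y|\ge-m-2+\lambda(S-1)-C>\tfrac12\log T+1$$
if $b_2$ and $m$ are large. Then $\int_0^S|Y|^2d\sigma>T$, i.e. $\sigma_T<S$. Enlarging $b_2$, $P(1\text{ fails})\le e^{-(p+4)m}$ for large $m$.

**Step 4: property 2.** Here the exponent $4a-1$ enters. Let $\vartheta=2\mu=4a-1\ge\chi$. The generator of (3.4) applied to $(\cosh q)^{-\vartheta}$ equals
$$-\vartheta(\cosh q)^{-\vartheta}\Big[\big(\mu-\tfrac\vartheta2\big)\tanh^2q+\tfrac12\cosh^{-2}q\Big]\le0,$$
so $(\cosh q)^{-\vartheta}$ is a positive supermartingale. Suppose $\cosh q_s>e^k\cosh q_{s'}$ with $s<s'\le S$, and put $l=\lfloor\log\cosh q_s\rfloor\ge0$. Then after the first time that $\log\cosh q\ge l$, $\log\cosh q$ gets below $l+1-k$. By optional stopping this has probability at most $e^{-\vartheta l}e^{\vartheta(l+1-k)}=e^{-\vartheta(k-1)}$. Since $|q_0|\le m+C$ and $|q_\sigma|\le|q_0|+\mu\sigma+|\beta_\sigma|$, outside an event of probability $e^{-(p+4)m}$ only $l\le b_4m$ matter, with $b_4$ a large constant. With $k=(p-4)m$ and (5.1),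
$$P(1\text{ holds},2\text{ fails})\le(b_4m+1)e^\vartheta e^{-\chi(p-4)m}+e^{-(p+4)m}\le C(m+1)e^{-(p+4)m}.$$
There are at most $Ce^{(p+2)m}$ pairs $(z,a)$. By Borel–Cantelli, a.s. $\mathcal E(z,a)$ holds for all pairs for all large $m$.

**Step 5: from the grid to every parameter.** The rest is deterministic. Let $m$ be large, $z\in Z_m$, $t\le T$, $T^{a'}(z)>t$, $\Upsilon^{a'}_t(z)\ge e^{-m-2}$, and $a\in A_m$ with $|a-a'|\le e^{-pm}$. Write $Y=Y^a(z)$, $Y'=Y^{a'}(z)$, with primes on all quantities of $Y'$, and $\Delta=Y'-Y$. Let $t_1$ be the supremum of the $t_0\le t$ with $|\Delta|\le e^{-2m}|Y|$ on $[0,t_0]$. From $\dot\Delta=\frac{a'-a}Y-\frac{a'\Delta}{YY'}$ and $\Delta_0=0$,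
$$\Delta_r=(a'-a)\int_0^r\frac1{Y_s}\exp\Big(-a'\int_s^r\frac{d\rho}{Y_\rho Y'_\rho}\Big)ds.\tag{5.2}$$
Let $r\le t_1$. On $[0,r]$, $\big|\frac1{YY'}-\frac1{Y'^2}\big|=\frac{|\Delta|}{|Y||Y'|^2}\le2e^{-2m}|Y|^{-2}$, and $\sigma_T\le b_2m$. So for large $m$ the exponential in (5.2) is in modulus at most
$$2\Big|\frac{D'_r}{D'_s}\Big|=2\,\frac{\eta'_r}{\eta'_s}\,\frac{\Upsilon'_s}{\Upsilon'_r}.$$
Similarly $\big|a'|Y'|^{-2}-a|Y|^{-2}\big|\le Ce^{-2m}|Y|^{-2}$ (recall $p>4$), so (3.2) gives $\eta'_r/\eta'_s\le2\eta_r/\eta_s$ and $\eta'_r\ge\frac12\eta_r$. As $\Upsilon'$ decreases from $\operatorname{Im}z\le R_0+1$ and $\Upsilon'_t\ge e^{-m-2}$, $\Upsilon'_s/\Upsilon'_r\le(R_0+1)e^{m+2}$. With $ds=|Y_s|^2d\sigma$ and $|Y|=\eta\cosh q$,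
$$\frac{|\Delta_r|}{|Y_r|}\le Ce^{-(p-1)m}\int\frac{|Y_s|\eta_r}{|Y_r|\eta_s}d\sigma=Ce^{-(p-1)m}\int\frac{\cosh q_s}{\cosh q_r}d\sigma\le Ce^{-(p-1)m}e^{(p-4)m}b_2m=Cme^{-3m}<\tfrac12e^{-2m}.\tag{5.3}$$
If $t_1<t$, then $|\Delta|=e^{-2m}|Y|$ at $t_1$, contradicting (5.3). So $t_1=t$ and
$$\eta'_t\ge\tfrac12\eta_t\ge\tfrac12(\operatorname{Im}z)e^{-a\sigma_T}\ge\tfrac18e^{-m-a_+b_2m}.$$
With the factor $\frac35$ from Step 1, $A=a_+b_2+2$ works for large $m$. $\square$

## 6. Hölder maps, the trace and removability for all $\kappa<4$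

**Step 1: Hölder continuity of the inverse maps.** Let $\hat f_t=\hat f^a_t=(Y^a_t)^{-1}:\mathbb H\to\{T^a>t\}$. Let $R$ be large, depending on $\sup_{[0,T]}|B|,a_+,T$. If $|z|\ge R$, then as long as $|Y_s|\ge|z|/2$ we have $|Y_s-z|\le|B_s|+2aT/|z|<|z|/2$; so $|Y_s(z)|\ge|z|/2$ for all $s\le T$. Hence $|\hat f_t(\zeta)|\le\max(R,2|\zeta|)$ for $t\le T$, $a\in[a_-,a_+]$.

Let $m_0$ be such that Proposition 5.1 holds for all $m\ge m_0$. For $\zeta=\xi+iy$ put $\Upsilon:=\Upsilon_t(\hat f_t(\zeta))=y|\hat f_t'(\zeta)|$, and suppose $|\hat f_t(\zeta)|\le R_0$. If $e^{-m}\le\Upsilon<e^{-m+1}$ with $m\ge m_0$, then $y\ge e^{-Am}\ge(\Upsilon/e)^A$. If $\Upsilon\ge e^{-m_0}$, then $y\ge e^{-Am_0}$, while $\Upsilon\le\operatorname{Im}\hat f_t(\zeta)\le R_0$. In both cases $\Upsilon\le C_\omega y^{1/A}$. So a.s., for every $R_1$ there is $C_\omega$ with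
$$|\hat f'_t(\xi+iy)|\le C_\omega y^{1/A-1},\qquad|\xi|\le R_1,\ 0<y\le1,\ a\in[a_-,a_+],\ t\le T;$$
here $A$ belongs to an integer $R_0\ge\max(R,2R_1+2)$, and countably many $R_0$ suffice. By Hardy–Littlewood (integrate $\hat f'$ up to height $|\zeta-\zeta'|$, across, and down) $\hat f_t$ extends continuously to $\overline{\mathbb H}$ and is locally Hölder there. Exhausting $(\frac12,\infty)$ by countably many $[a_-,a_+]$ and letting $T$ range over $\mathbb N$, a.s. this holds for all $a>\frac12$ and all $t\ge0$. Since $g_t^{-1}(\zeta)=\sqrt\kappa\,\hat f_t\big((\zeta-\sqrt\kappa W_t)/\sqrt\kappa\big)$, the Hölder part of Theorem 2 follows.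

From now on fix $\omega$ as above and as in Lemma 4.1, fix $a>\frac12$ and a real $T>0$.

**Step 2: the two images of the tip.** We locate on $\mathbb R$ the two sides of the future curve. Let $X^t_s(x)$ be the real flow started at time $t$ from $x\ne0$. For $t<T$ put $X^t_s(0+)=\lim_{x\downarrow0}X^t_s(x)$ and $x_+(t)=X^t_T(0+)$.

Since $a\int_t^sdr/X^t_r(x)=X^t_s(x)-x-(B_s-B_t)$ stays bounded as $x\downarrow0$, monotone convergence gives $\int_t^sdr/X^t_r(0+)<\infty$. So $X^t_r(0+)>0$ for a.e. $r>t$. Since $X^t_{r'}(0+)=X^r_{r'}(X^t_r(0+))$ when $X^t_r(0+)>0$, and positive flows never hit $0$, it is positive for every $r>t$. After the last time in $[t,s]$ at which $X\le x+\sqrt{s-t}$ (time $t$ is one such) the drift is at most $a/\sqrt{s-t}$. So $X^t_s(x)\le x+(1+a)\sqrt{s-t}+\operatorname{osc}_{[t,s]}B$. Differences of flows with the same $a$ decrease in time, and $x_+(t)=X^{t'}_T(X^t_{t'}(0+))$ for $t<t'<T$. Comparing with $x_+(t')=X^{t'}_T(0+)$,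
$$0\le x_+(t)-x_+(t')\le X^t_{t'}(0+)\le(1+a)\sqrt{t'-t}+\operatorname{osc}_{[t,t']}B,\qquad0<x_+(t)\le(1+a)\sqrt{T-t}+\operatorname{osc}_{[t,T]}B.$$
Thus $x_+$ is positive, nonincreasing and continuous on $[0,T)$ with $x_+(T-)=0$, and it takes every value in $(0,x_+(0)]$. Symmetrically $x_-(t)=X^t_T(0-)<0$ takes every value in $[x_-(0),0)$.

**Step 3: the curve.** Put $\gamma(t)=\hat f_t(0)$, so $\gamma(0)=0$. For $t<T$ the flow map $Y_{t,T}$ from time $t$ to $T$ is defined and continuous in $\overline{\mathbb H}$ near each real $x\ne0$, by openness of lifetimes and Lemma 4.1, and $\hat f_t=\hat f_T\circ Y_{t,T}$ there. So $\hat f_t(x)=\hat f_T(X^t_T(x))$ for real $x\ne0$. Letting $x\downarrow0$ and $x\uparrow0$, by continuity of $\hat f_t,\hat f_T$ on $\overline{\mathbb H}$,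
$$\gamma(t)=\hat f_T(x_+(t))=\hat f_T(x_-(t)),\qquad0\le t<T.\tag{6.1}$$
So $\gamma$ is continuous on $[0,T)$, and, $T$ being arbitrary, on $[0,\infty)$. By (6.1), the ranges of $x_\pm$, and $\gamma(T)=\hat f_T(0)$,
$$\hat f_T([x_-(0),x_+(0)])=\gamma([0,T]).\tag{6.2}$$
If $x>x_+(0)$, then $x=X^0_T(x')$ for some $x'>0$: the map $X^0_T$ is continuous and increasing on $(0,\infty)$, with limit $x_+(0)$ at $0+$ and, since $X^0_T(x')\ge x'+B_T$, limit $\infty$ at $\infty$. Then $\hat f_T(x)=\hat f_0(x')=x'\in\mathbb R$. The case $x<x_-(0)$ is symmetric.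

**Step 4: the curve generates the chain.** Let $\Omega_T=\{T^a>T\}=\hat f_T(\mathbb H)$. Boundary values of a conformal map lie in the boundary of the image, so $\gamma([0,T])\cap\Omega_T=\emptyset$ by (6.2). Conversely let $z\in\partial\Omega_T\cap\mathbb H$ and $z_n\in\Omega_T$, $z_n\to z$. The points $\zeta_n=Y_T(z_n)$ are bounded because $|Y_T(z')|\le\max(1,|z'|)+2\sup_{[0,T]}|B|+aT$ (look at the last time when $|Y|\le\max(1,|z'|)$; afterwards $|V'|\le a$). Along a subsequence $\zeta_n\to\zeta\in\overline{\mathbb H}$ and $z=\hat f_T(\zeta)$. As $z\notin\Omega_T$, $\zeta\in\mathbb R$. As $z\notin\mathbb R$, Step 3 forces $\zeta\in[x_-(0),x_+(0)]$, so $z\in\gamma([0,T])$. Hence $\Omega_T$ is a connected open subset of $\mathbb H\setminus\gamma([0,T])$ without boundary points in it, i.e. a component. It contains all points of $\mathbb H$ of large modulus, so it is the unbounded one. With the hydrodynamic normalization of $g_T$, the chain driven by $\sqrt\kappa W$, $\kappa=2/a$, is generated by the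 continuous curve $\sqrt\kappa\gamma$.

**Step 5: removability.** A bounded simply connected domain is a *Hölder domain* if a conformal map of the disc onto it is Hölder. *Example:* the upper half of the unit disc. The map $\xi\mapsto(\sqrt\xi-1)/(\sqrt\xi+1)$ takes $\mathbb H$ through the first quadrant onto it; it is smooth except near $\xi=0$ and $\xi=\infty$ (the two corners), where it behaves like a square root.

Let $G=\{|\zeta|<R_1,\operatorname{Im}\zeta>0\}$ with $R_1>\max(x_+(0),-x_-(0))$. By Step 1 $\hat f_T$ is Hölder on $\overline G$. Composing with the map of the disc onto $G$, $\Omega=\hat f_T(G)$ is a Hölder domain. By (6.2), $\gamma([0,T])=\hat f_T([x_-(0),x_+(0)])\subset\partial\Omega$. By Jones–Smirnov (*Removability theorems for Sobolev functions and quasiconformal maps*, Ark. Mat. 38 (2000), 263–279) boundaries of Hölder domains are conformally removable. By the remarks after Definition 1.1, $\sqrt\kappa\gamma([0,T])$ is removable for every $T$.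

All this holds on one event of full probability for all $\kappa\in(0,4)$. If $4\in I$, intersect with the full-probability event for the single value $\kappa=4$. This proves Theorem 2. $\square$

## 7. Where the grid breaks: the exponent $\frac8\kappa-1$

Try the same for $a_-\in(\frac14,\frac12)$. Survival in Step 3 of Section 5 is lost, by Lemma 4.2, but the decisive obstruction is in the count. With parameter spacing $e^{-pm}$, the error in (5.3) is controlled by $e^{-(p-1)m}e^k$, where $e^k$ is the allowed drop of $\cosh q$. To have this small we need $k\le(p-1)m$. Step 4 bounds the probability of a drop by about $e^{-\chi k}$ with $\chi=4a_--1=\frac8{\kappa}-1$ at $a_-=2/\kappa$. The union over $e^{pm}$ parameters, even for a single starting point, needs $\chi k>pm$. Together these require $\chi(p-1)>p$, which no $p>1$ satisfies if $\chi\le1$. So the bound closes only for $\chi>1$, that is $\kappa<4$.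

The failure also points at what to look for. Far out, $q$ is nearly a Brownian motion with drift $\mu_a$, and by (3.7) such a process ever descends by $k$ with probability exactly $e^{-2\mu_ak}=e^{-(4a-1)k}$. With $4a-1<1$ and about $e^k$ parameters that the flow can tell apart, one expects some parameter at which $u$ returns from $e^k$ to $0$. The events for different parameters are far from independent, so this is only a guide. It tells us to seek parameters for which $u$ returns to $0$ again and again as the point is swallowed.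

## 8. Repeated returns without loss of conformal radius exclude a curve

**Proposition 8.1.** Let $W$ be a path such that on each $[0,T_0]$, for small $|t-s|$, $|W_t-W_s|\le C\sqrt{|t-s|\log(1/|t-s|)}$. Let $a>0$, $\kappa=2/a$, $Y=Y^a(i)$, $T_*=T^a(i)$, and suppose there are times $t_k$ with
$$t_k\uparrow T_*<\infty\text{ strictly},\qquad t_k<T_*,\qquad|u_{t_k}|\le1,\qquad\eta_{t_k}\to0,\qquad\inf_{t<T_*}\Upsilon_t>0.\tag{8.1}$$
Then the chain driven by $\sqrt\kappa W$ is not generated by a continuous curve.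

The reason in words: since $|u_{t_j}|\le1$, from the given point one sees the part of the boundary made during $[t_k,t_j]$ with probability bounded below. A continuous curve squeezes all these parts into one point $\gamma(T_*)$ at positive distance, and points are invisible to Brownian motion.

*Proof.* Let $U=\sqrt\kappa W$ and $w=\sqrt\kappa\,i$, so $w\in H_t$ for $t<T_*$. Suppose the chain is generated by a continuous $\gamma$. By (8.1) and (3.3) there is $r>0$ with $B(w,r)\subset H_t$ for all $t<T_*$. As $\gamma[0,t]\cap H_t=\emptyset$, $|w-\gamma(t)|\ge r$ for $t<T_*$, and $|w-\gamma_*|\ge r$ for $\gamma_*=\gamma(T_*)$. Let $\rho_k=\sup_{[t_k,T_*]}|\gamma-\gamma_*|\to0$, so $\gamma[t_k,T_*]\subset\bar B(\gamma_*,\rho_k)$.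

**Claim.** For every $k$, a Brownian motion from $w$ hits $\bar B(\gamma_*,\rho_k)$ before leaving $\mathbb H$ with probability at least $p_0=\frac1\pi(\arctan2-\arctan1)>0$.

The claim gives the contradiction. As $k\to\infty$ these probabilities have limit at most the probability that the path up to and including its exit time from $\mathbb H$ hits $\gamma_*$. This is $0$, since $\gamma_*\ne w$, points are polar and harmonic measure on $\mathbb R$ does not charge $\{\gamma_*\}$.

*Set-up for the claim.* Fix $k$. For $s\ge t_k$ let $h_s=g_s\circ g_{t_k}^{-1}$, the Loewner flow driven by $U$ from time $t_k$, with domain $\mathbb H\setminus Q_s$. For real $x\ne U_{t_k}$ let $T_x$ be the time at which the real flow from $x$ dies. Fix $j>k$. By monotonicity of the real flow, openness of $\{x:T_x>t_j\}$ and survival of large $|x|$, $\mathbb R\setminus\{x:T_x>t_j\}=[\alpha_-,\alpha_+]\ni U_{t_k}$. The map $h_{t_j}$ extends analytically across $\mathbb R\setminus[\alpha_-,\alpha_+]$ and maps it homeomorphically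 onto $\mathbb R\setminus[x_-,x_+]$, with $x_-\le U_{t_j}\le x_+$, because real flows do not cross $U$.

**Step (a): the interval is long.** For $x'<\alpha_-$, $x>\alpha_+$ put $\ell_s=h_s(x)-h_s(x')$. Then $\dot\ell=\frac2{h_s(x)-U_s}+\frac2{U_s-h_s(x')}\ge\frac8\ell$, so $\ell_{t_j}^2\ge16(t_j-t_k)$. Letting $x'\uparrow\alpha_-$, $x\downarrow\alpha_+$: $x_+-x_-\ge4\sqrt{t_j-t_k}$.

**Step (b): swallowed real points carry no harmonic measure.** Let $z_0=g_{t_k}(w)$, and for $t_k\le s\le t_j$ let $\omega_s(F)$ be the probability that Brownian motion from $z_0$ leaves $\mathbb H\setminus Q_s$ in $F\subset\mathbb R$. A path that leaves the smaller domain $\mathbb H\setminus Q_{s'}$, $s'>s$, at a real point leaves $\mathbb H\setminus Q_s$ at the same moment. So $\omega_s$ decreases in $s$ and is dominated by harmonic measure of $\mathbb H$, hence absolutely continuous. On the open set $\{T_x>s\}$, conformal invariance under $h_s$ gives its density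
$$\frac{\operatorname{Im}h_s(z_0)\,h'_s(x)}{\pi|h_s(z_0)-h_s(x)|^2}\le\frac{h'_s(x)}{\pi\operatorname{Im}h_{t_j}(z_0)},$$
since $\operatorname{Im}h_s(z_0)$ decreases in $s$. Using this for each rational $s$, for a.e. $x\in[\alpha_-,\alpha_+]$ (where $T_x\le t_j$) the density of $\omega_{t_j}$ is at most $C\inf\{h'_s(x):s\in\mathbb Q,\ t_k<s<T_x\}$, where
$$h'_s(x)=\exp\Big(-\int_{t_k}^s2X_r^{-2}dr\Big),\qquad X_r=|h_r(x)-U_r|.$$
By maximality $\liminf_{r\uparrow T_x}X_r=0$. The drift increases $X$, so $X_r\le X_{r'}+|U_{r'}-U_r|$ for $r<r'<T_x$. Letting $r'\uparrow T_x$ along a sequence with $X_{r'}\to0$, $X_r\le|U_{T_x}-U_r|\le C\sqrt{(T_x-r)\log\frac1{T_x-r}}$ for $r$ near $T_x$. Since $\int^{T_x}\frac{dr}{(T_x-r)\log\frac1{T_x-r}}=\infty$, we get $h'_s(x)\to0$ and the density is $0$. So $\omega_{t_j}([\alpha_-,\alpha_+])=0$.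

**Step (c): what is seen from $w$.** Let $\pi_j$ be the probability that Brownian motion from $w$ exits $H_{t_j}$ at a point of $H_{t_k}$. Mapping by $g_{t_k}$, $1-\pi_j$ is the probability that Brownian motion from $z_0$ exits $\mathbb H\setminus Q_{t_j}$ on $\mathbb R$. By (b) this is $\omega_{t_j}(\mathbb R\setminus[\alpha_-,\alpha_+])$. Mapping by $h_{t_j}$, a homeomorphism up to $\mathbb R\setminus[\alpha_-,\alpha_+]$, it is the harmonic measure in $\mathbb H$ of $\mathbb R\setminus[x_-,x_+]$ from $h_{t_j}(z_0)=g_{t_j}(w)$. So $\pi_j$ is the harmonic measure of $[x_-,x_+]$ from $g_{t_j}(w)=U_{t_j}+y_j(u_{t_j}+i)$, $y_j=\sqrt\kappa\,\eta_{t_j}$.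

For $j$ large, $2y_j\le4\sqrt{t_j-t_k}\le x_+-x_-$, as $y_j\to0$ and $t_j-t_k\to T_*-t_k>0$. Since $U_{t_j}\in[x_-,x_+]$, this interval contains $[U_{t_j},U_{t_j}+y_j]$ or $[U_{t_j}-y_j,U_{t_j}]$. With $u=u_{t_j}$ these have harmonic measure $\frac1\pi(\arctan(1-u)+\arctan u)$ and $\frac1\pi(\arctan(1+u)-\arctan u)$. The first increases in $u$ up to $u=\frac12$ and then decreases, so on $|u|\le1$ its minimum is the smaller of its values at $u=-1$ and $u=1$. These are $\frac1\pi(\arctan2-\arctan1)$ and $\frac14$, and the minimum is $p_0$. The second is its mirror image. Thus $\pi_j\ge p_0$. Finally $\partial H_{t_j}\cap\mathbb H\subset\gamma[0,t_j]$ and $\gamma[0,t_k]\cap H_{t_k}=\emptyset$, so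
$$\partial H_{t_j}\cap H_{t_k}\subset\gamma[t_k,t_j]\subset\bar B(\gamma_*,\rho_k),$$
and $H_{t_k}\subset\mathbb H$. This proves the claim and the proposition. $\square$

## 9. Nested parameters: Theorem 1 from a single return

By Lemma 4.2 a fixed parameter a.s. violates (8.1). The plan is to produce one more return at a slightly smaller parameter, at small cost in $\Lambda$, and to iterate. The one-step statement is this.

**Proposition 9.1.** Fix $z\in\mathbb H$, $a_0\in(\frac14,\frac12)$, $\varepsilon>0$. Let $\Theta=\Theta_\varepsilon(z,a_0)$ be the event that there are a rational $a\in(a_0-\varepsilon,a_0)$ and a time $t$ with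
$$t<T^a(z)<T^{a_0}(z),\qquad u^a_t=0,\qquad\eta^a_t<\varepsilon,\qquad\Lambda^a_\infty\le\Lambda^{a_0}_\infty+\varepsilon.$$
Then $P(\Theta)=1$.

**Proof of Theorem 1 from Proposition 9.1.** Let $J_a\subset(\frac14,\frac12)$ be a nonempty open interval. Almost surely, for all rational $a_0\in J_a$: $T^{a_0}(i)<\infty$, $\Lambda^{a_0}_\infty<\infty$, and $\Theta_{1/l}(i,a_0)$ holds for all $l\in\mathbb N$. By Lévy's modulus theorem, a.s. $W$ also satisfies the hypothesis of Proposition 8.1. Fix such a $W$.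

Start with a rational $a^{(0)}\in J_a$ and a compact interval $I_0\subset J_a$ containing it in its interior. Given a rational $a^{(k)}\in\operatorname{int}I_k$, apply $\Theta_{\varepsilon_k}(i,a^{(k)})$ with $1/\varepsilon_k\in\mathbb N$, $\varepsilon_k\le2^{-k}$, $(a^{(k)}-\varepsilon_k,a^{(k)})\subset\operatorname{int}I_k$. This gives a rational $a^{(k+1)}\in\operatorname{int}I_k$ and a time $t_{k+1}<T^{a^{(k+1)}}(i)<T^{a^{(k)}}(i)$ with $u=0$ and $\eta<2^{-k}$ there, and
$$\Lambda^{a^{(k+1)}}_\infty\le\Lambda^{a^{(k)}}_\infty+2^{-k}\le\Lambda^{a^{(0)}}_\infty+2.$$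
By continuity in $a$, choose a compact interval $I_{k+1}\subset I_k$ of length at most $2^{-k}$ with $a^{(k+1)}$ in its interior such that for all $a\in I_{k+1}$
$$T^a(i)>t_{k+1},\qquad|u^a_{t_{k+1}}|\le1,\qquad\eta^a_{t_{k+1}}\le2^{1-k},\qquad\Lambda^a_{t_{k+1}}\le\Lambda^{a^{(0)}}_\infty+3.$$
Let $\{a_*\}=\bigcap I_k$, $T_*=T^{a_*}(i)$, and let $\eta,\Lambda$ belong to $Y^{a_*}(i)$. Then $t_k<T_*$, $\eta_{t_k}\to0$, and $t_k<T^{a^{(0)}}(i)$ is bounded. As $\eta$ is continuous and positive on $[0,T_*)$, the only possible limit point of $(t_k)$ is $T_*$; so $t_k\to T_*<\infty$. As $\Lambda$ is increasing and bounded along $t_k$, it is bounded on $[0,T_*)$, and $\inf\Upsilon>0$. Passing to a strictly increasing subsequence we have (8.1), and Proposition 8.1 applies to $\kappa=2/a_*$.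

For uncountably many $a_*$, branch: at each stage, after one candidate $a'<a^{(k)}$ for $a^{(k+1)}$, apply $\Theta_\varepsilon(i,a^{(k)})$ again with $\varepsilon<a^{(k)}-a'$, $\varepsilon\le\varepsilon_k$, $1/\varepsilon\in\mathbb N$, to get a second candidate $a''\in(a',a^{(k)})$. Choose the two next intervals disjoint. The construction yields a Cantor set of such $a_*\in J_a$. Apply this to the countable base of intervals $J_a$ with rational endpoints: a.s. every nonempty open interval of $(\frac14,\frac12)$, hence every $J\subset(4,8)$ under $\kappa=2/a$, contains uncountably many exceptional parameters. $\square$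

## 10. Finding the smaller parameter: proof of Proposition 9.1

Follow $Y^{a_0}$ until $u=e^n$. From then on the imaginary part is tiny compared with the real part, and $Y^a\approx X^a+i\eta_*D^a$, with a real flow $X^a$ and its derivative $D^a$. We want some $a$ slightly below $a_0$ for which the ratio $w^a=\eta_*D^a/X^a$ climbs from $e^{-n}$ back to $1/M$; from there a return of $u$ to $0$ has probability bounded below. For one given $a$ this climb is rare. But let the flows separate until $X^a$ takes all values in $[b,2b]$, and play the game "reach $2b$ before $0$". By monotonicity in $a$, exactly where losing turns into winning there is a switch. The events "the switch is at $a_j$" are *disjoint*, so their probabilities add and no independence is needed. Under the change of measure produced by the switch at $a_j$, the drift of $-\log w^j$ turns from $2a_j-\frac12>0$ into $-\frac12$: near the switch the climb is typical.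

**Step 0: a 0–1 law.** We reduce to a conditional lower bound. The event $\Theta$ is measurable: $\eta^a$ is strictly decreasing, so "there is $t<T^a$ with $u^a_t=0$, $\eta^a_t<\varepsilon$" is the union over rationals $r<s$ of $\{s<T^a,\ \eta^a_r<\varepsilon,\ \min_{[r,s]}|u^a|=0\}$. By reflection ($-\overline Y$ is the flow from $-\bar z$ driven by $-B$) and Lemma 4.2 it suffices to show $\Theta$ a.s. on $\{u^{a_0}\to+\infty\}$. Let $T=T^{a_0}(z)$, let $\tau_n\le\infty$ be the first time in $[0,T)$ with $u^{a_0}=e^n$ ($n>\log^+u_0$), and $\tau'_n=\tau_n\wedge T$. On $\{u\to+\infty\}$, $\tau_n<T$ and $\tau_n\uparrow T$, since $u$ is bounded on compact subsets of $[0,T)$. On $\{u\to-\infty\}$, $\tau_n=\infty$ for large $n$. So $\tau'_n\uparrow T$ always. $\Theta$ is determined by $(B_{t\wedge T})_t=\lim_n(B_{t\wedge\tau_n'})_t$ and $T$, so by Lévy's 0–1 law $P(\Theta|\mathcal F_{\tau'_n})\to1_\Theta$ a.s. On $\{\tau_n<T\}$ conditioning on $\mathcal F_{\tau'_n}$ and on $\mathcal F_{\tau_n}$ agree. As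 $\eta_{\tau_n}\to0$ on $\{u\to+\infty\}$, it suffices to prove:

$(*)$ there are constants $c>0$, $n_1$ such that for $n\ge n_1$, $P(\Theta|\mathcal F_{\tau_n})\ge c$ on $\{\tau_n<T,\ \eta_{\tau_n}<\varepsilon/2\}$.

*Constants.* Let $\mu=\mu_{a_0}\in(0,\frac12)$, $\delta_0=\mu/8$, $\iota=\min(\varepsilon/8,1/200)$, $\lambda=\min(\mu/8,(\frac12-a_0)/4)$. Since $a_0=\frac14+\frac\mu2$, $a_0-\delta_0>\frac14$, and $\mu_a\ge\mu/2$ for $a\in[a_0-\delta_0,a_0]$. Choose $M\ge\max(1000,20/\iota)$ such that $q_0\ge\operatorname{asinh}(0.8M)$ implies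
$$q_0\ge8,\qquad2e^{-\lambda q_0/4}\le\tfrac12,\qquad(8/\mu)e^{-q_0}\le\varepsilon/8.$$
Then $n_1$ is taken large depending on all of these. All constants depend only on $a_0,\varepsilon$.

**Step 1: replacing $Y^a$ by a real flow.** Work on the event in $(*)$. Write $\tau=\tau_n$, $Y^0=Y^{a_0}$, $Y^0_\tau=x_*+i\eta_*$, so $x_*/\eta_*=e^n$. By continuity in $a$ choose $\delta\in(0,\frac\varepsilon2\wedge\delta_0]$, $\mathcal F_\tau$-measurable (the largest admissible power of $2$; by continuity rational $a$ suffice to check), such that for all $a\in A:=[a_-,a_0]$, $a_-:=a_0-\delta$: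
$$T^a>\tau,\qquad\sup_{s\le\tau}|Y^a_s-Y^0_s|\le\eta_*/100,\qquad\Lambda^a_\tau\le\Lambda^{a_0}_\tau+\varepsilon/4.\tag{10.1}$$
For $a\in A$ let $X^a$ be the real flow started at time $\tau$ from $X^a_\tau=x_*$, the same point for all $a$. Let $\zeta^a$ be its death time, $\sigma^a_t=\int_\tau^t(X^a)^{-2}ds$, $D^a=e^{-a\sigma^a}$, $w^a=\eta_*D^a/X^a$. Write $X^0,w^0,\sigma^0$ for $a=a_0$ and $X^-$ for $a=a_-$.

**Lemma 10.1.** Let $a\in A$. If $t<\zeta^a$, $\sup_{[\tau,t]}w^a\le\frac1{100}$ and $\int_\tau^tw^ad\sigma^a\le\frac1{100}$, then $T^a(z)>t$, and on $[\tau,t]$ the difference $\Delta=Y^a-X^a$ satisfies $|\Delta-i\eta_*D^a|\le\frac1{10}\eta_*D^a$. Moreover $\Lambda^a_t-\Lambda^a_\tau\le\int_\tau^tw^ad\sigma^a$.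

*Proof.* Drop the index $a$. We have $d\Delta=-\frac{a\Delta}{XY}dt$ and $|\Delta_\tau-i\eta_*|\le\eta_*/100$. As long as $|\Delta|\le2\eta_*D=2wX$, we have $|Y|\ge0.98X$ and $\big|\frac1{XY}-\frac1{X^2}\big|=\frac{|\Delta|}{X^2|Y|}\le\frac{2.05\,w}{X^2}$. So $\Delta=\Delta_\tau De^\xi$ with $|\xi|\le\frac12\cdot2.05\cdot\frac1{100}$, whence $|\Delta-i\eta_*D|\le0.01\,\eta_*D|e^\xi|+\eta_*D|e^\xi-1|\le0.03\,\eta_*D$. Hence the bound $|\Delta|\le2\eta_*D$ never becomes an equality, and $|Y|\ge0.98X>0$ up to time $t$. Finally $\eta\le1.03\,wX$ and $2a<1$ give $\frac{2a\eta^2}{|Y|^4}\le1.4\,w^2X^{-2}\le wX^{-2}$. $\square$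

In particular, at a time where $w^a=1/M$ and the lemma applies, $\operatorname{Re}Y^a\in X^a(1\pm\frac{0.1}M)$ and $\operatorname{Im}Y^a\in[0.9,1.1]\,X^a/M$. Hence $u^a\in[0.8M,1.3M]$ and $|Y^a|\le2X^a$.

**Step 2: waiting until the flows spread.** The parameters must become distinguishable. Let $\theta=\inf\{t\ge\tau:X^0_t\ge2X^-_t\}$.

*Claim: $\theta<\zeta^{a_-}$ a.s.* Otherwise $X^-\le X^0<2X^-$ up to $\zeta^{a_-}$. From $\frac d{dt}(X^0-X^-)=\frac\delta{X^0}-\frac{a_-(X^0-X^-)}{X^0X^-}$ we get, in the clock $\sigma=\sigma^{a_-}$, $\frac d{d\sigma}(X^0-X^-)\ge\frac\delta2X^--a_-(X^0-X^-)$. Integrating over $[m,m+\frac12]$ only, for each integer $m\ge0$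
$$\frac{(X^0-X^-)_{m+1}}{X^-_{m+1}}\ge\frac\delta{4e}\,\frac{\min_{[m,m+1/2]}X^-}{X^-_{m+1}}.$$
Since $\log X^-$ is a Brownian motion with drift in this clock, the last ratios are i.i.d. in $m$ and unbounded. So a.s. for some $m$ the ratio exceeds $4e/\delta$, giving $X^0_{m+1}>2X^-_{m+1}$, a contradiction.

On $[\tau,\theta]$ we have $X^0/2\le X^-\le X^a\le X^0$ for $a\in A$, hence $\sigma^0\le\sigma^a$, $d\sigma^a\le4d\sigma^0$ and $w^a\le2e^{\delta\sigma^0}w^0$. Write $w^0=e^{-n-v^0}$; by (3.5), in the clock $\sigma^0$, $v^0=\mu\sigma+\beta$. For $t<\zeta^{a_0}$ let $\mathcal G_t=\{v^0\ge-\frac n2+\frac\mu2\sigma^0\text{ on }[\tau,t]\}$. By (3.7),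
$$P(\mathcal G_t\text{ fails for some }t<\zeta^{a_0}\,|\,\mathcal F_\tau)\le e^{-\mu n/2}.\tag{10.2}$$
On $\mathcal G_\theta$, since $\delta\le\mu/8$, for all $a\in A$ we have $w^a\le2e^{-n/2-\mu\sigma^0/4}$ on $[\tau,\theta]$, and for $n\ge n_1$
$$\sup_{[\tau,\theta]}w^a\le\tfrac1{100},\qquad\int_\tau^\theta w^ad\sigma^a\le\frac{32}\mu e^{-n/2}\le\frac\iota2,\qquad N_a:=-\log w^a_\theta\ge\tfrac n2-\log2>\log(2M).\tag{10.3}$$

**Step 3: the switch.** We now find, with probability bounded below, a parameter whose ratio $w$ climbs to $1/M$. Work on $\mathcal G_\theta$. The function $\psi(a)=X^a_\theta$ is continuous and strictly increasing on $A$, from $b:=\psi(a_-)$ to $2b=\psi(a_0)$. Choose $\mathcal F_\theta$-measurably (first admissible tuple in an enumeration) rationals $a_1<\dots<a_{m+1}$ in $(a_-,a_0)$ such that $x_j:=\psi(a_j)$ satisfy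
$$x_1\le\tfrac98b,\qquad\tfrac{11}8b\le x_{m+1}\le\tfrac32b,\qquad x_{j+1}-x_j\le b\min_{a\in A}w^a_\theta.\tag{10.4}$$
Write $X^j=X^{a_j}$, $w^j=w^{a_j}$, $N_j=N_{a_j}$, $\hat\sigma^j_t=\int_\theta^t(X^j)^{-2}ds$, $v^j=\log(X^j/x_j)+a_j\hat\sigma^j$, so $w^j_t=e^{-N_j-v^j_t}$ for $t\ge\theta$. Let $s_j=\inf\{t\ge\theta:w^j_t=1/M\}$ and, for $1\le j\le m$,
$$H^j=\Big\{s_j<\zeta^{a_j},\ X^j<2b\text{ on }[\theta,s_j],\ \int_\theta^{s_j}w^jd\sigma^{a_j}\le10/M\Big\}\in\mathcal F_{s_j}.$$
Say $j$ *succeeds* if $X^j$ reaches $2b$ after $\theta$ before $0$. As $X^j\le X^{j+1}$, success of $j$ implies success of $j+1$. So the events $E_j=\{j\text{ does not succeed, }j+1\text{ succeeds}\}$, $1\le j\le m$, are disjoint.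

*The chance of a switch at $j$, seen at time $s_j$.* Let $c_j=1-2a_j\in(0,\frac12)$ and $\varphi_j(y)=y^{c_j}$: by Section 3, a real flow with parameter $a_j$ started at $2by\le2b$ hits $2b$ before $0$ with probability $\varphi_j(y)$. Also $\varphi_{j+1}\ge\varphi_j$ on $[0,1]$. On $H^j$ set $r_j=X^j_{s_j}/2b$. As $v^j_{s_j}=-N_j+\log M<-\log2$, $X^j_{s_j}\le x_je^{v^j_{s_j}}<b$, so $r_j<\frac12$. By (3.6) and $e^{-a_j\hat\sigma^j}=e^{-v^j}X^j/x_j$, $X^{j+1}_{s_j}\ge X^j_{s_j}(1+y_j)$ with
$$y_j=e^{-v^j_{s_j}}\frac{x_{j+1}-x_j}{x_j}=\frac1{Mw^j_\theta}\,\frac{x_{j+1}-x_j}{x_j}\le1.$$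
On $H^j$, $j$ has not succeeded by time $s_j$, so $P(j\text{ succ.}|\mathcal F_{s_j})=\varphi_j(r_j)$. If $j+1$ has already succeeded by then, $P(j{+}1\text{ succ.}|\mathcal F_{s_j})=1$. Otherwise it is $\varphi_{j+1}(X^{j+1}_{s_j}/2b)$. In both cases it is at least $\varphi_j((1+y_j)r_j)$. Hence on $H^j$
$$P(E_j|\mathcal F_{s_j})\ge\varphi_j((1+y_j)r_j)-\varphi_j(r_j)\ge\tfrac{c_j}2r_j^{c_j}y_j,\tag{10.5}$$
the last step because $(1+y)^c-1\ge c\,2^{c-1}y\ge\frac c2y$ on $[0,1]$. Also $r_j^{c_j}\ge2^{-1/2}(X^j_{s_j}/x_j)^{c_j}$, because $x_j\ge b$ and $c_j<\frac12$.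

*The change of measure.* In the clock $\hat\sigma^j$, $\log(X^j/x_j)=(a_j-\frac12)\sigma+\beta$ and $v^j=(2a_j-\frac12)\sigma+\beta$. Since $(1-2a_j)(a_j-\frac12)-(2a_j-\frac12)=-2a_j^2$,
$$(X^j/x_j)^{1-2a_j}e^{-v^j}=\exp(-2a_j\beta_\sigma-2a_j^2\sigma),$$
an exponential martingale. Taking conditional expectations in (10.5) over $H^j$ and applying Girsanov on $\{\hat\sigma^j_{s_j}\le N\}$, then $N\to\infty$, we get
$$P(H^j\cap E_j|\mathcal F_\theta)\ge\frac{1-2a_0}{2\sqrt2}\,\frac{x_{j+1}-x_j}{x_j}\,\hat P_j(H^j),\tag{10.6}$$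
where under $\hat P_j$: $\beta_\sigma=\hat\beta_\sigma-2a_j\sigma$ with $\hat\beta$ Brownian, hence $\log(X^j/x_j)=\hat\beta_\sigma-(a_j+\frac12)\sigma$ and $v^j=\hat\beta_\sigma-\frac12\sigma$.

*$\hat P_j(H^j)\ge0.2$.* The hitting time $S$ of $-L:=-N_j+\log M<0$ by $v^j$ is $\hat P_j$-a.s. finite. Since $x_j\le\frac32b$, (3.7) gives $\hat P_j(X^j\text{ reaches }2b)\le(4/3)^{-(2a_j+1)}\le(4/3)^{-3/2}<0.65$. Put $\tilde y=v^j+L$, a Brownian motion with drift $-\frac12$ run from $L>0$ until it hits $0$; then $w^j=e^{-\tilde y}/M$. The function $f(y)=1-e^{-y}$ satisfies $\frac12f''-\frac12f'=-e^{-y}$, $f(0)=0$, $0\le f\le1$ on $[0,\infty)$. So $\hat E\int_0^Se^{-\tilde y}d\sigma\le1$, and $\int_\theta^{s_j}w^jd\sigma^{a_j}=\frac1M\int_0^Se^{-\tilde y}d\sigma$ exceeds $10/M$ with probability at most $0.1$. Hence $\hat P_j(H^j)\ge1-0.65-0.1>0.2$.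

*Summation.* The events $H^j\cap E_j$ are disjoint, and $\sum_{j\le m}\frac{x_{j+1}-x_j}{x_j}\ge\frac{b/4}{3b/2}=\frac16$ by (10.4). So (10.6) gives on $\mathcal G_\theta$
$$P\Big(\bigcup_{j\le m}H^j\Big|\mathcal F_\theta\Big)\ge c_4:=\frac{0.2}6\cdot\frac{1-2a_0}{2\sqrt2}>0,$$
and $c_4$ depends only on $a_0$.

**Step 4: the state at the selected time.** We collect what is known when the first climb is completed. Let $s^*=\min\{s_j:H^j\text{ occurs}\}$, a stopping time because $H^j\in\mathcal F_{s_j}$, with $s^*=\infty$ if no $H^j$ occurs. Let $j^*$ be the smallest minimizer and $a^*=a_{j^*}$, a rational in $(a_0-\varepsilon,a_0)$. Note $s^*<\zeta^{a_0}$ when $s^*<\infty$, as $X^0\ge X^{j^*}$. As $P(\mathcal G_\theta|\mathcal F_\tau)\ge\frac12$ for $n\ge n_1$, (10.2) gives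
$$P(\mathcal G_\theta\cap\{s^*<\infty\}\cap\mathcal G_{s^*}|\mathcal F_\tau)\ge\tfrac12c_4-e^{-\mu n/2}\ge c_4/4.\tag{10.7}$$
On this event the following holds.

For $a^*$: by (10.3) and $H^{j^*}$, $\int_\tau^{s^*}w^{a^*}d\sigma^{a^*}\le\iota/2+10/M\le\iota\le\frac1{100}$. Also $w^{a^*}\le\frac1{100}$ on $[\tau,\theta]$ and $w^{a^*}\le\frac1M$ on $[\theta,s^*]$, since $w^{a^*}_\theta<\frac1{2M}$. Lemma 10.1 and (10.1) give, with $Y^*=Y^{a^*}_{s^*}$,
$$u^*:=u^{a^*}_{s^*}\in[0.8M,1.3M],\quad|Y^*|\le2X^{j^*}_{s^*},\quad\eta^{a^*}_{s^*}\le1.1\eta_*<\varepsilon,\quad\Lambda^{a^*}_{s^*}\le\Lambda^{a_0}_\tau+\tfrac\varepsilon4+\tfrac\varepsilon8.\tag{10.8}$$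

For $a_0$: by (3.6) with $X^0_\theta-x_{j^*}\ge b/2$, and $e^{-v^{j^*}_{s^*}}=e^{N_{j^*}}/M\ge e^{n/2}/(2M)$,
$$X^0_{s^*}\ge X^{j^*}_{s^*}e^{-v^{j^*}_{s^*}}\frac b{2x_{j^*}}\ge X^{j^*}_{s^*}\frac{e^{n/2}}{6M}.\tag{10.9}$$
On $\mathcal G_{s^*}$, $w^0\le e^{-n/2-\mu\sigma^0/2}$, so $\sup w^0$ and $\int w^0d\sigma^0\le\frac2\mu e^{-n/2}$ are at most $\frac1{100}$ on $[\tau,s^*]$. Lemma 10.1 gives $T^{a_0}(z)>s^*$ and $\operatorname{Re}Y^0_{s^*}\ge\frac12X^0_{s^*}$.

**Step 5: the dip and the swallowing.** From $u^*\approx M$ we force $u$ quickly through $0$ to the other side and then let the point die there. After $s^*$ restart the clock $\sigma$ of $Y^{a^*}$ at $0$, with $q$ starting from $q_0=\operatorname{asinh}u^*$, and let $\mathrm{Post}$ be the intersection of two events: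

1. $|q_\sigma-(q_0-2q_0\sigma/\iota)|\le1$ for $\sigma\le\iota$ (phase 1);
2. with $\tilde q=-q$, so that $d\tilde q=\mu_{a^*}\tanh\tilde q\,dr+d\beta''$ for $r=\sigma-\iota\ge0$ (phase 2): $|\beta''_r|\le q_0/8+\lambda r$ for all $r\ge0$.

Event 1 is implied by $\sup_{\sigma\le\iota}|\beta_\sigma+h_0\sigma|\le\frac12$, $h_0=2q_0/\iota$, because the drift of $q$ contributes at most $\iota/2$. By Girsanov this has probability at least $e^{-h_0/2-h_0^2\iota/2}P(\sup_{\sigma\le\iota}|\beta_\sigma|\le\frac12)$, bounded below since $q_0\le\operatorname{asinh}(1.3M)$. By (3.7), event 2 has conditional probability at least $1-2e^{-\lambda q_0/4}\ge\frac12$ given phase 1. So $P(\mathrm{Post}|\mathcal F_{s^*})\ge c_5>0$ with $c_5$ depending only on $a_0,\varepsilon$. Suppose the event in (10.7) and $\mathrm{Post}$ occur.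

*The return.* In phase 1, $q$ goes from $q_0>0$ to a value at most $-q_0+1<0$. So $u^{a^*}$ vanishes at some time $t<T^{a^*}(z)$, and $\eta^{a^*}_t\le\eta^{a^*}_{s^*}<\varepsilon$.

*The cost in $\Lambda$.* In phase 2, $\tilde q$ starts in $[q_0-1,q_0+1]$. As long as $\tilde q\ge q_0/2$ (so $\ge4$) we have $\tanh\tilde q\ge\frac34$, so
$$\tilde q\ge q_0-1-\frac{q_0}8+(\tfrac34\mu_{a^*}-\lambda)r>\frac{q_0}2+\frac{\mu_{a^*}}2r,$$
using $\lambda\le\mu/8\le\mu_{a^*}/4$ and $q_0\ge8$. Hence this holds for all $r$. Also $\tilde q\le q_0+1+\frac{q_0}8+(\mu_{a^*}+\lambda)r$. The increase of $\Lambda$ in phase 1 is at most $2a^*\iota\le\varepsilon/8$. In phase 2 it is at most $\int_0^\infty4e^{-2\tilde q}dr\le\frac8\mu e^{-q_0}\le\varepsilon/8$. With (10.8), $\Lambda^{a^*}_\infty\le\Lambda^{a_0}_\tau+\frac58\varepsilon<\Lambda^{a_0}_\infty+\varepsilon$.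

*The death of $Y^{a^*}$, and how little $B$ moves.* In phase 1, $|q|\le q_0+1$, so $|Y|=\eta\cosh q\le e|Y^*|$. In phase 2, from $\cosh\tilde q\le e^{\tilde q}$ and $\cosh q_0\ge\frac12e^{q_0}$,
$$|Y|\le2|Y^*|e^{1+q_0/8}e^{-(a^*-\mu_{a^*}-\lambda)r},\qquad a^*-\mu_{a^*}-\lambda=\tfrac12-a^*-\lambda\ge\tfrac12(\tfrac12-a_0)>0.$$
So $T^{a^*}(z)=s^*+\int|Y|^2d\sigma<\infty$. From $B_t-B_{s^*}=x_t-x_{s^*}-a^*\int_{s^*}^tx|Y|^{-2}ds$ and $\int|x||Y|^{-2}dt\le\int|Y|d\sigma$,
$$\sup_{s^*\le t\le T^{a^*}}|B_t-B_{s^*}|\le C_M|Y^*|\le2C_MX^{j^*}_{s^*},$$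
with $C_M$ depending only on $a_0,\varepsilon,M$.

*$Y^{a_0}$ outlives $Y^{a^*}$.* The drift of $\operatorname{Re}Y^0$ is nonnegative while $\operatorname{Re}Y^0$ is positive. So, as long as $Y^0$ is alive in $[s^*,T^{a^*}(z)]$, (10.9) gives
$$\operatorname{Re}Y^0\ge\tfrac12X^0_{s^*}-2C_MX^{j^*}_{s^*}\ge X^{j^*}_{s^*}\Big(\frac{e^{n/2}}{12M}-2C_M\Big)>0\qquad\text{for }n\ge n_1.$$
The lower bound does not depend on the time, so $|Y^0|$ cannot approach $0$ there, and $T^{a^*}(z)<T^{a_0}(z)$.

So $\Theta$ occurs with the rational $a^*$, and $(*)$ holds with $c=c_4c_5/4$. This proves Proposition 9.1, and with Section 9 Theorem 1; by Section 2 the conjecture is disproved. $\blacksquare$
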